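\title{Three parts instead of two: the Ramsey threshold for linear cliques in randomly perturbed $3$-graphs}

\begin{abstract}
Let $\tilde K_t$ be the $3$-uniform hypergraph obtained from the complete graph $K_t$ by adding a new vertex to each edge. We ask with what probability $p$ random triples must be added to an arbitrary dense $3$-uniform hypergraph on $n$ vertices so that every $2$-coloring of the edges of the union contains a monochromatic $\tilde K_t$. For even $t\ge6$ it was conjectured that the threshold is $n^{-1/m_3(\tilde K_t,\tilde K_{t/2})}$, where $m_3(\cdot,\cdot)$ is the asymmetric maximal density. We disprove this for every even $t\ge 6$. A dense $3$-uniform hypergraph contains dense tripartite structure, so the core of a monochromatic $\tilde K_t$ can be split over three parts. For all $t\ge7$ and all density bounds $0<d\le\frac29$ we show that the threshold is of order $n^{-1/m_3(\tilde K_t,\tilde K_{\lceil t/3\rceil})}$.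
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The problem}

A \emph{$3$-graph} is a $3$-uniform hypergraph; $v(F)$ and $e(F)$ denote its numbers of vertices and edges. The \emph{linear clique} $\tilde K_t$ is the $3$-graph obtained from the complete graph $K_t$ by enlarging each edge with its own new vertex. The $t$ vertices of $K_t$ form the \emph{core}, the new vertices are the \emph{expansion vertices}, and every edge consists of a \emph{core pair} and the expansion vertex attached to it; we say that the edge \emph{covers} its core pair. We write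
\[
e_j=e(\tilde K_j)=\binom j2,\qquad v_j=v(\tilde K_j)=j+\binom j2 .
\]
For $t\ge3$ the core vertices have degree $t-1\ge2$ and the expansion vertices have degree $1$, so the core is determined by the $3$-graph. The $3$-graph $\tilde K_2$ is a single edge, and any two of its vertices may serve as its core.

We write $H\to(F_1,F_2)$ if every red/blue coloring of $E(H)$ contains a red copy of $F_1$ or a blue copy of $F_2$, and $H\to(F)_2$ for $H\to(F,F)$. Let $\mathbb H(n,p)$ be the random $3$-graph on $[n]=\{1,\dots,n\}$ in which each triple is an edge independently with probability $p$. A sequence $(H_n)$ of $3$-graphs on $[n]$ is \emph{$d$-dense}, for a constant $d>0$, if $e(H_n)\ge d\binom n3$ for all $n$, and \emph{dense} if it is $d$-dense for some $d>0$.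

A dense $3$-graph need not contain $\tilde K_4$ at all. In the complete tripartite $3$-graph, whose edges are the triples with one vertex in each of three parts, two of any four core vertices lie in the same part, and no edge contains both. So density alone forces nothing, and we ask how many random edges repair this: for which $p=p(n)$ does every dense sequence $(H_n)$ satisfy $H_n\cup R_n\to(\tilde K_t)_2$ with probability tending to $1$, where $R_n\sim\mathbb H(n,p)$?

\subsection{Densities, and the answer one would guess}

For a $3$-graph $F$ with at least one edge let $d_3(F)=\frac{e(F)-1}{v(F)-3}$ if $v(F)\ge4$, and $d_3(F)=\frac13$ if $F$ is a single edge on three vertices. Put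
\[
m_3(F)=\max\{d_3(F'):F'\subseteq F,\ e(F')\ge1\},
\]
and for $3$-graphs $F_1,F_2$ with at least one edge each define the \emph{asymmetric maximal density}
\[
m_3(F_1,F_2)=\max\left\{\frac{e(F')}{v(F')-3+1/m_3(F_2)}:F'\subseteq F_1,\ e(F')\ge1\right\}.
\]
Both quantities come from counting copies. A fixed edge of $\mathbb H(n,p)$ lies in about $n^{v(F)-3}p^{e(F)-1}$ copies of $F$ on average, and this is of constant order at $p=n^{-1/d_3(F)}$; the maximum in $m_3(F)$ selects the subhypergraph for which this happens last. Now try to color $\mathbb H(n,p)$ with no red $F_1$ and no blue $F_2$. An edge that lies in no copy of $F_1$ can be colored red at no cost, so blue is needed only on edges in copies of $F_1$. These form a proportion of about $n^{v(F_1)-3}p^{e(F_1)}$ of all triples. If they were distributed like a random $3$-graph of that density, blue copies of $F_2$ should become unavoidable when $n^{v(F_1)-3}p^{e(F_1)}$ passes $n^{-1/m_3(F_2)}$. Solving for $p$ gives the exponent $-(v(F_1)-3+1/m_3(F_2))/e(F_1)$, and $m_3(F_1,F_2)$ again takes the worst subhypergraph.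

To see why an asymmetric density enters a symmetric problem, consider the same question for graphs, with $K_t$ in place of $\tilde K_t$ and $t$ even. Take the complete balanced bipartite graph as the dense host and color it blue. A blue $K_t$ has at least $t/2$ vertices on one side, and these span a blue $K_{t/2}$ made of random edges. So the random edges only have to be colored without a red $K_t$ and without a blue $K_{t/2}$. Carried over to linear cliques, this suggests the exponent given by
\[
M=m_3(\tilde K_t,\tilde K_{t/2}),\qquad t\ge4\text{ even}.
\]
A known upper bound, stated for every even $t\ge4$, fits this guess: for every $d>0$ there is $C=C(t,d)$ such that $p\ge Cn^{-1/M}$ implies $\Pr[H_n\cup R_n\to(\tilde K_t)_2]\to1$ for every $d$-dense sequence $(H_n)$. We do not use this bound; at $t=4$ it needs a slight modification (Remark~\ref{rem:four}). The following conjecture, posed in \cite{RP}, asserts that the bound is sharp for $t\ge6$.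

\medskip
\noindent\textbf{Conjecture.} \emph{For every even $t\ge6$ there are a constant $d>0$ and a $d$-dense sequence $(H_n)$ such that $\Pr[H_n\cup R_n\to(\tilde K_t)_2]\to0$ whenever $p=o(n^{-1/M})$ and $R_n\sim\mathbb H(n,p)$.}
\medskip

The analogy with graphs breaks at one point. In a $3$-graph host, a pair of core vertices of $\tilde K_t$ comes for free when it lies in many host edges, because one of them can then be chosen to cover it. The graph formed by such pairs plays the role of the bipartite host above. But in a dense $3$-graph a positive proportion of all triples are edges whose three pairs are all of this kind (Step~1 in Section~\ref{sec:upper}), so this graph is full of triangles and cannot be bipartite. The host can be tripartite, and the pair to consider is $(\tilde K_t,\tilde K_{\lceil t/3\rceil})$.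

\subsection{Results}

For integers $t>s\ge3$ put
\begin{equation}\label{eq:theta}
\alpha_s=1+\frac2{s+1},\qquad \theta(t,s)=\frac{v_t-3+\alpha_s}{e_t}=1+\frac{2\bigl(t-2+\frac2{s+1}\bigr)}{t(t-1)} .
\end{equation}
Lemma~\ref{lem:dens} shows that $m_3(\tilde K_s)=1/\alpha_s$ and $m_3(\tilde K_t,\tilde K_s)=1/\theta(t,s)$. In particular $1/M=\theta(t,t/2)$ for even $t\ge6$. Throughout, $R_n\sim\mathbb H(n,p)$.

\begin{theorem}\label{thm:upper}
Let $d>0$ and let $(H_n)$ be a $d$-dense sequence.
\begin{itemize}
\item[(a)] If $t\ge7$ and $s=\lceil t/3\rceil$, there is $C=C(t,d)$ such that $p\ge Cn^{-\theta(t,s)}$ implies $\Pr[H_n\cup R_n\to(\tilde K_t)_2]\to1$.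
\item[(b)] If $p\ge n^{-4/3}\log n$, then $\Pr[H_n\cup R_n\to(\tilde K_6)_2]\to1$.
\end{itemize}
\end{theorem}

\begin{corollary}\label{cor:false}
The conjecture is false for every even $t\ge6$: for every dense sequence $(H_n)$ there is $p=o(n^{-1/M})$ with $\Pr[H_n\cup R_n\to(\tilde K_t)_2]\to1$.
\end{corollary}

\begin{proof}
By \eqref{eq:theta}, $\theta(t,s)$ is strictly decreasing in $s$. For even $t\ge8$ we have $3\le\lceil t/3\rceil\le\frac{t+2}3<\frac t2$, hence $\theta(t,\lceil t/3\rceil)>\theta(t,t/2)=1/M$, and $p=Cn^{-\theta(t,\lceil t/3\rceil)}$ with $C$ from Theorem~\ref{thm:upper}(a) is $o(n^{-1/M})$. For $t=6$ we have $1/M=\theta(6,3)=1+\frac{9}{30}=\frac{13}{10}<\frac43$, so $p=n^{-4/3}\log n$ is $o(n^{-1/M})$ and Theorem~\ref{thm:upper}(b) applies.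
\end{proof}

The gap is a small power of $n$: for $t=8$, formula \eqref{eq:theta} gives $\theta(8,4)=1+\frac8{35}$ and $\theta(8,3)=1+\frac{13}{56}$. The exponent in Theorem~\ref{thm:upper}(a) cannot be improved.

\begin{theorem}\label{thm:lower}
Let $t\ge7$ and $s=\lceil t/3\rceil$, and let $H_n$ be the complete balanced tripartite $3$-graph on $[n]$. There is $c=c(t)>0$ such that $p\le cn^{-\theta(t,s)}$ implies $\Pr[H_n\cup R_n\to(\tilde K_t)_2]\to0$.
\end{theorem}

The sequence in Theorem~\ref{thm:lower} is $\frac29$-dense. Indeed, if each vertex is placed in one of three parts uniformly at random, a fixed triple meets all three parts with probability $3!/3^3=\frac29$, so some tripartition has at least $\frac29\binom n3$ such triples; and the balanced tripartition has the most, since $(a-1)(b+1)>ab$ when $a\ge b+2$. Hence for every $t\ge7$, even or odd, and every $0<d\le\frac29$, the threshold for $d$-dense sequences is of order exactly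
\[
n^{-1/m_3(\tilde K_t,\tilde K_{\lceil t/3\rceil})}:
\]
above a large constant multiple of it every $d$-dense sequence has the Ramsey property with probability tending to $1$, and below a small constant multiple of it one $d$-dense sequence has it with probability tending to $0$. For $t=6$ we do not determine the threshold; see Remark~\ref{rem:six}.

Section~\ref{sec:idea} shows the idea for $t=6$. Section~\ref{sec:dens} computes the densities. Section~\ref{sec:robust} proves an asymmetric Ramsey property of $\mathbb H(n,p)$ that holds relative to any family of large vertex sets, and Section~\ref{sec:upper} applies it three times to prove Theorem~\ref{thm:upper}. Sections~\ref{sec:minimal} and~\ref{sec:explore} prove Theorem~\ref{thm:lower}.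

\medskip
\noindent\textbf{Conventions.} ``Whp'' means with probability tending to $1$ as $n\to\infty$. Logarithms are natural. A probability $p$ given by a formula is understood as $\min(1,p)$. A \emph{copy} of $\tilde K_j$ is a subhypergraph isomorphic to $\tilde K_j$, identified with its edge set; there are at most $n^{v_j}$ copies on $[n]$, since each is the image of an injection of the vertex set. A property of $3$-graphs on $[n]$ is \emph{increasing} if it is preserved by adding edges and \emph{decreasing} if it is preserved by deleting edges. The probability that $\mathbb H(n,p)$ has an increasing property is nondecreasing in $p$, so lower bounds on $p$ in statements about increasing properties, and upper bounds on $p$ in statements about decreasing ones, may be assumed to hold with equality.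

\section{The idea for $t=6$}\label{sec:idea}

Let $H$ be the complete balanced tripartite $3$-graph with parts $V_1,V_2,V_3$, let $R\sim\mathbb H(n,p)$, and consider first only colorings of $H\cup R$ in which all of $H$ is blue.

Suppose that each part $V_i$ contains a blue edge $f_i=\{x_i,y_i,w_i\}$ of $R$. Take $x_1,y_1,x_2,y_2,x_3,y_3$ as a core. The three pairs $x_iy_i$ are covered by the edges $f_i$. Each of the other twelve pairs has its vertices in different parts and lies in at least $\lfloor n/3\rfloor$ edges of $H$, so we can cover these pairs one after the other by edges of $H$ whose third vertices are distinct and lie outside $f_1\cup f_2\cup f_3$. The $3+12=15$ chosen edges form a blue $\tilde K_6$. So a coloring without a blue $\tilde K_6$ makes some $R[V_i]$ entirely red, and this produces a red $\tilde K_6$ as soon as every $R[V_i]$ contains a copy of $\tilde K_6$.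

The expected number of copies of $\tilde K_6$ in $R$ is at most $n^{21}p^{15}$. If $p=o(n^{-7/5})$, then whp there is none, and coloring $H$ blue and all other edges red leaves no monochromatic $\tilde K_6$: a red one would lie in $R$, and a blue one would lie in $H$, which contains no $\tilde K_4$. If $pn^{7/5}\to\infty$, then whp every $R[V_i]$ contains a copy. This follows from Lemma~\ref{lem:janson} below, because a subhypergraph $J\subseteq\tilde K_6$ without isolated vertices, with $e\geq 1$ edges and $j$ core vertices, has $n^{v(J)}p^{e}=(pn^{7/5})^en^{j-2e/5}$ and $j-\frac{2e}5\ge\frac{j(6-j)}5\ge0$. So against colorings with a blue host the turning point is $n^{-7/5}$, well below $n^{-1/M}=n^{-13/10}$. An argument that splits the core over two parts needs a blue $\tilde K_3$ in each of them, while three parts need only a blue $\tilde K_2$ in each. For general $t$ the edges $f_i$ are replaced by blue copies of $\tilde K_s$ with $3s\ge t$.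

Two things are missing for Theorem~\ref{thm:upper}: the host is arbitrary, and so is its coloring, which may depend on $R$. We may assume that half of the host is blue and pass to a dense tripartite $3$-graph $B^*$ of blue host edges in which every covered pair lies in many blue host edges. It then suffices to find blue edges $f_i\subseteq V_i$ of $R$ such that all $27$ triples $abc$ with $a\in f_1$, $b\in f_2$, $c\in f_3$ belong to $B^*$. We choose $f_1$ first. For $(b,c)\in V_2\times V_3$ let $U_{bc}$ be the set of $a$ with $abc\in B^*$. To leave room for $f_2$ and $f_3$, the edge $f_1$ must lie in $U_{bc}$ for a positive proportion of all pairs $(b,c)$. A blue edge inside one large set is not enough; we need one inside a positive proportion of the members of a family of large sets, and the family is chosen after $R$ is revealed.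

There are too many families for a union bound, but a random sample of $k=O(\log n)$ members represents a family well enough, and there are only $2^{kn}=e^{O(n\log n)}$ possible samples. This is the price of robustness. For $t=6$, a fixed sample fails with probability roughly $\exp(-\Omega(n^{21}p^{15}))$, the probability that a given dense set of triples contains no $\tilde K_6$ of $R$. To beat $e^{O(n\log n)}$ we need $n^{21}p^{15}\gg n\log n$, which is why Theorem~\ref{thm:upper}(b) has the exponent $\frac43=\frac{20}{15}$ and not $\frac75=\frac{21}{15}$. For $t\ge7$ we have $s\ge3$, and at $p=Cn^{-\theta(t,s)}$ there are already about $n^{3-\alpha_s}\ge n^{3/2}$ copies of $\tilde K_t$, so the union bound costs nothing and the result is sharp.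

\section{Densities of linear cliques}\label{sec:dens}

Both parts of the next lemma say that $\tilde K_j$ is its own densest subhypergraph in the relevant sense. The equality cases are needed in Sections~\ref{sec:robust} and~\ref{sec:explore}. Subhypergraphs may have isolated vertices here.

\begin{lemma}\label{lem:dens}
\begin{itemize}
\item[(i)] Let $s\ge3$ and $J\subseteq\tilde K_s$ with $e(J)\ge1$. Then $v(J)-3\ge\alpha_s(e(J)-1)$, with equality if and only if $J$ is a single edge on three vertices or $J=\tilde K_s$. Consequently $m_3(\tilde K_s)=1/\alpha_s$.
\item[(ii)] Let $t>s\ge3$, $\theta=\theta(t,s)$ and $J\subseteq\tilde K_t$ with $e(J)\ge1$. Then $v(J)-\theta e(J)\ge3-\alpha_s$, with equality if and only if $J=\tilde K_t$. Consequently $m_3(\tilde K_t,\tilde K_s)=1/\theta$. Moreover $1<\theta<\alpha_s$.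
\end{itemize}
\end{lemma}

\begin{proof}
Let $e=e(J)$ and let $j\ge2$ be the number of core vertices in the core pairs of the edges of $J$. Each edge has its own expansion vertex, so $v(J)\ge j+e$, and $e\le\binom j2$. Put $\gamma=\frac2{s+1}=\alpha_s-1$.

(i) We have $2(e-1)\le j(j-1)-2=(j-2)(j+1)$, so
\[
v(J)-3-\alpha_s(e-1)\ge j-2-\frac{2(e-1)}{s+1}\ge(j-2)\Bigl(1-\frac{j+1}{s+1}\Bigr)=\frac{(j-2)(s-j)}{s+1}\ge0 .
\]
Equality holds throughout if and only if $v(J)=j+e$, $e=\binom j2$ and $j\in\{2,s\}$, which describes the two cases in the statement. For $e\ge2$ the inequality reads $d_3(J)\le1/\alpha_s$, and $J=\tilde K_s$ attains it. For $e=1$ we have $d_3(J)\le\frac13<\frac{s+1}{s+3}=1/\alpha_s$.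

(ii) By \eqref{eq:theta}, $\theta-1=(t-2+\gamma)/\binom t2>0$. Hence
\[
v(J)-\theta e-3+\alpha_s\ge j-2+\gamma-(\theta-1)e\ge j-2+\gamma-(\theta-1)\binom j2=:\varphi(j).
\]
The function $\varphi$ is concave, and $\varphi(t)=0$. Also $\varphi(2)=\gamma-(\theta-1)=\alpha_s-\theta$. The inequality $\theta-1<\gamma$ is equivalent to $t-2<\gamma\bigl(\binom t2-1\bigr)=\frac{(t-2)(t+1)}{s+1}$, that is, to $s<t$. So $\theta<\alpha_s$ and $\varphi(2)>0$, and concavity gives $\varphi(j)>0$ for $2\le j<t$. For $j=t$ equality requires $e=e_t$, which means $J=\tilde K_t$. The inequality can be written as $e(J)/(v(J)-3+\alpha_s)\le1/\theta$, and together with (i) this gives $m_3(\tilde K_t,\tilde K_s)=1/\theta$.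
\end{proof}

When $t>s\ge3$ are fixed we write $\alpha=\alpha_s$, $\theta=\theta(t,s)$ and
\begin{equation}\label{eq:lambda}
\lambda(F)=v(F)-\theta e(F).
\end{equation}
At $p=Cn^{-\theta}$ we have $n^{v(F)}p^{e(F)}=C^{e(F)}n^{\lambda(F)}$, and this bounds the expected number of copies of $F$ in $\mathbb H(n,p)$. Lemma~\ref{lem:dens}(ii) says that $\lambda(\tilde K_t)=3-\alpha$ and that every other subhypergraph of $\tilde K_t$ with an edge has larger $\lambda$.

\section{A robust asymmetric Ramsey property}\label{sec:robust}

\begin{proposition}\label{prop:robust}
Let $t>s\ge2$ and $\mu\in(0,1)$. There are $\eta\in(0,1)$ and $C\ge1$, depending only on $t,s,\mu$, with the following property. Let $p\ge Cn^{-\theta(t,s)}$ if $s\ge3$, and $p\ge n^{-1-2/t}\log n$ if $s=2$. Then whp $R\sim\mathbb H(n,p)$ satisfies: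
\begin{itemize}
\item[$P(\mu,\eta)$:] for every finite nonempty family $(U_i)_{i\in\mathcal I}$ of subsets of $[n]$ with $|U_i|\ge\mu n$, and every red/blue coloring of $E(R)$ without a red $\tilde K_t$, there is a blue $\tilde K_s$ whose vertex set is contained in $U_i$ for at least $\eta|\mathcal I|$ indices $i$.
\end{itemize}
\end{proposition}

For a family with one member, $P(\mu,\eta)$ gives a blue $\tilde K_s$ inside any prescribed set of at least $\mu n$ vertices. The property is increasing, because a coloring of a larger $3$-graph restricts to a smaller one, so we assume equality in the bound on $p$. In this section $X=\binom{[n]}3$, $3$-graphs on $[n]$ are subsets of $X$, and $n$ is large in terms of $t,s,\mu$ and, once it is chosen, $C$.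

\subsection{Tools}

Let $R$ be a random subset of a finite set that contains each element independently with probability $p$.

\emph{Harris' inequality.} If $\mathcal A$ is an increasing and $\mathcal B$ a decreasing event, then $\Pr[\mathcal A\cap\mathcal B]\le\Pr[\mathcal A]\Pr[\mathcal B]$. If $\mathcal B_1,\dots,\mathcal B_m$ are decreasing, then $\Pr[\bigcap_i\mathcal B_i]\ge\prod_i\Pr[\mathcal B_i]$.

\emph{Janson's inequality} \cite[Theorem~2.18(ii)]{JLR}. Let $\mathcal T$ be a family of nonempty subsets of the ground set, let $\nu=\sum_{T\in\mathcal T}p^{|T|}$, and let $\bar\Delta=\sum p^{|T\cup T'|}$, the sum over ordered pairs $(T,T')\in\mathcal T^2$ with $T\cap T'\ne\emptyset$, including those with $T=T'$. Then $\Pr[\text{no }T\in\mathcal T\text{ is contained in }R]\le\exp(-\nu^2/\bar\Delta)$.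

\emph{A Chernoff bound.} If $\xi$ is a binomial random variable with mean at most $m$, then $\Pr[\xi\ge2m]\le\mathbb E[2^\xi]/4^m\le(e/4)^m\le e^{-m/3}$.

\emph{Containers.} For a hypergraph $\mathcal H$, a vertex set is \emph{independent} if it contains no edge, $\mathcal H[A]$ is the set of edges contained in $A$, and $\Delta_\ell(\mathcal H)$ is the largest number of edges containing a common set of $\ell$ vertices. The container theorem says that when the edges of $\mathcal H$ are spread evenly, every independent set $I$ has a small subset $\sigma(I)$, its fingerprint, that determines a set $\sigma(I)\cup\psi(\sigma(I))\supseteq I$ spanning few edges.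

\begin{theorem}[{\cite[Theorem~2.2]{BMS}}]\label{thm:cont}
For all $\ell_0\in\mathbb N$ and $c,\varepsilon>0$ there is $C_0$ such that the following holds. Let $\mathcal H$ be an $\ell_0$-uniform hypergraph and let $\mathcal F$ be an increasing family of subsets of $V(\mathcal H)$ such that $|A|\ge\varepsilon v(\mathcal H)$ and $e(\mathcal H[A])\ge\varepsilon e(\mathcal H)$ for all $A\in\mathcal F$. Let $\tau\in(0,1)$ satisfy $\Delta_\ell(\mathcal H)\le c\tau^{\ell-1}e(\mathcal H)/v(\mathcal H)$ for $1\le\ell\le\ell_0$. Then there are a family $\mathcal S$ of subsets of $V(\mathcal H)$ of size at most $C_0\tau v(\mathcal H)$, a map $\psi$ from $\mathcal S$ to subsets of $V(\mathcal H)$ not in $\mathcal F$, and a map $\sigma$ from the independent sets of $\mathcal H$ to $\mathcal S$, such that $\sigma(I)\subseteq I$ and $I\setminus\sigma(I)\subseteq\psi(\sigma(I))$ for every independent set $I$.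
\end{theorem}

\subsection{Many copies in the complete $3$-graph, one copy in the random one}

The proof compares colorings of $R$ with colorings of $X$. A set $D\subseteq X$ should be thought of as the set of triples that are allowed to be blue. The first lemma is Ramsey's theorem with counting, and the second transfers many potential red copies of $\tilde K_t$ outside $D$ to one copy in $R$.

\begin{lemma}\label{lem:super}
There is $\rho=\rho(t,s,\mu)\in(0,1)$ such that for every $D\subseteq X$ one of the following holds: $X\setminus D$ contains at least $\rho n^{v_t}$ copies of $\tilde K_t$, or for every $U\subseteq[n]$ with $|U|\ge\mu n$ there are at least $\rho n^{v_s}$ copies of $\tilde K_s$ in $D$ with vertex set inside $U$.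
\end{lemma}

\begin{proof}
By Ramsey's theorem for triples there is $r$ such that every $2$-coloring of $\binom{[r]}3$ has $v_t$ points all of whose triples have the same color; these contain both a $\tilde K_t$ and a $\tilde K_s$. Let $|U|=u\ge\mu n\ge r$. Every $r$-subset of $U$ contains a $\tilde K_t$ in $X\setminus D$ or a $\tilde K_s$ in $D$, and one of the two alternatives holds for at least half of the $r$-subsets. A fixed copy on $v$ vertices lies in $\binom{u-v}{r-v}$ of them, so the number of copies of the corresponding kind inside $U$ is at least
\[
\frac{\binom ur}{2\binom{u-v}{r-v}}=\frac{\binom uv}{2\binom rv}\ge\frac{(\mu/v)^v}{2\binom rv}\,n^v ,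
\]
with $v=v_t$ or $v=v_s$. Let $\rho$ be the smaller of the two constants on the right. If $X\setminus D$ has fewer than $\rho n^{v_t}$ copies of $\tilde K_t$, the second alternative holds for every $U$.
\end{proof}

\begin{lemma}\label{lem:janson}
Let $t\geq 3$ and $\rho>0$. There is $c_1=c_1(t,\rho)>0$ such that for every $p$ and every $A\subseteq X$ containing at least $\rho n^{v_t}$ copies of $\tilde K_t$,
\[
\Pr[R\cap A\text{ contains no }\tilde K_t]\le\exp\Bigl(-c_1\min_Jn^{v(J)}p^{e(J)}\Bigr),
\]
where $J$ runs over the subhypergraphs of $\tilde K_t$ with at least one edge and no isolated vertices.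
\end{lemma}

\begin{proof}
Apply Janson's inequality to the family of copies of $\tilde K_t$ in $A$; then $\nu\ge\rho n^{v_t}p^{e_t}$. Sort the pairs $(T,T')$ of copies with a common edge by the isomorphism type $J$ of the $3$-graph spanned by their common edges. Such a pair has $2e_t-e(J)$ edges and at most $2v_t-v(J)$ vertices in total, so there are at most $c_2n^{2v_t-v(J)}$ pairs of type $J$, with $c_2=c_2(t)$. Hence
\begin{equation}\label{eq:pairs}
\bar\Delta\le c_2\sum_J\frac{(n^{v_t}p^{e_t})^2}{n^{v(J)}p^{e(J)}},
\end{equation}
and $\nu^2/\bar\Delta\ge\rho^2c_2^{-1}\bigl(\sum_Jn^{-v(J)}p^{-e(J)}\bigr)^{-1}$. The number of types $J$ depends only on $t$.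
\end{proof}

\subsection{Reduction to logarithmically many sets}

Fix $\rho$ from Lemma~\ref{lem:super} and put
\[
\eta=\frac\rho4,\qquad k=\bigl\lceil12(v_s+1)\rho^{-1}\log n\bigr\rceil .
\]
A \emph{tuple} is a sequence $\mathbf U=(U_1,\dots,U_k)$ of subsets of $[n]$ of size at least $\mu n$; there are at most $2^{kn}=e^{O(n\log n)}$ tuples. Let $\mathcal G(\mathbf U)$ be the set of copies of $\tilde K_s$ on $[n]$ whose vertex set is contained in $U_i$ for at least $\rho k/2$ indices $i$. Call $\mathbf U$ \emph{bad} for $R$ if some coloring of $E(R)$ has no red $\tilde K_t$ and no blue member of $\mathcal G(\mathbf U)$.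

\begin{lemma}\label{lem:sample}
If no tuple is bad for $R$, then $R$ satisfies $P(\mu,\eta)$.
\end{lemma}

\begin{proof}
Let $(U_i)_{i\in\mathcal I}$ and a coloring without a red $\tilde K_t$ be given. Call a $v_s$-set $Q\subseteq[n]$ \emph{rare} if $Q\subseteq U_i$ for fewer than $\eta|\mathcal I|$ indices $i$. Sample $k$ indices from $\mathcal I$ independently and uniformly. For a rare $Q$, the number of sampled sets containing $Q$ is binomial with mean at most $\rho k/4$, so it reaches $\rho k/2$ with probability at most $e^{-\rho k/12}\le n^{-v_s-1}$. There are at most $n^{v_s}$ sets $Q$, so for some sample $\mathbf U$ no rare set lies in $\rho k/2$ of the sampled sets. Since $\mathbf U$ is not bad, there is a blue member of $\mathcal G(\mathbf U)$, and its vertex set is not rare.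
\end{proof}

Lemma~\ref{lem:super} survives when only members of $\mathcal G(\mathbf U)$ are counted.

\begin{lemma}\label{lem:superG}
Let $\mathbf U$ be a tuple and $D\subseteq X$. If $D$ contains fewer than $\frac\rho2n^{v_s}$ members of $\mathcal G(\mathbf U)$, then $X\setminus D$ contains at least $\rho n^{v_t}$ copies of $\tilde K_t$. In particular $|\mathcal G(\mathbf U)|\ge\frac\rho2n^{v_s}$.
\end{lemma}

\begin{proof}
Suppose $X\setminus D$ contains fewer than $\rho n^{v_t}$ copies of $\tilde K_t$. By Lemma~\ref{lem:super} there are at least $\rho kn^{v_s}$ pairs $(i,L)$ with $L\subseteq D$ a copy of $\tilde K_s$ and $V(L)\subseteq U_i$. Copies outside $\mathcal G(\mathbf U)$ account for at most $\frac\rho2kn^{v_s}$ pairs, and each member of $\mathcal G(\mathbf U)$ in $D$ accounts for at most $k$. So $D$ contains at least $\frac\rho2n^{v_s}$ members. For the last statement take $D=X$.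
\end{proof}

It remains to show that whp no tuple is bad.

\subsection{The case $s=2$}

Here $\mathcal G=\mathcal G(\mathbf U)$ is a set of triples. If $\mathbf U$ is bad, all edges of $R\cap\mathcal G$ are red in a witnessing coloring, so $R\cap\mathcal G$ contains no $\tilde K_t$. The set $D=X\setminus\mathcal G$ contains no member of $\mathcal G$, so by Lemma~\ref{lem:superG} the set $\mathcal G$ contains at least $\rho n^{v_t}$ copies of $\tilde K_t$, and Lemma~\ref{lem:janson} applies with $A=\mathcal G$. Let $J\subseteq\tilde K_t$ have $e\ge1$ edges, $j$ core vertices and no isolated vertices. With $p=n^{-1-2/t}\log n$ we get $n^{v(J)}p^e=n^{j-2e/t}(\log n)^e$, and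
\[
j-\frac{2e}t-1\ge j-1-\frac{j(j-1)}t=(j-1)\Bigl(1-\frac jt\Bigr)\ge0,
\]
with equality throughout only for $J=\tilde K_t$. For that $J$ the quantity is $n(\log n)^{e_t}$ with $e_t\ge3$; for all other $J$ it is at least $n^{1+1/t}$. So $\mathbf U$ is bad with probability at most $\exp(-c_1n(\log n)^3)$, and a union bound over the $e^{O(n\log n)}$ tuples finishes this case.

\subsection{The case $s\ge3$}

Let $p=Cn^{-\theta}$ with $C\ge1$ to be chosen, and put
\[
z=n^{3-\alpha},\qquad 3-\alpha=2-\frac2{s+1}\ge\frac32 .
\]
Then $n^{v_t}p^{e_t}=C^{e_t}z$. By Lemma~\ref{lem:dens}(ii) there is $\xi=\xi(t,s)>0$ such that $\lambda(J)\ge3-\alpha+\xi$, and hence $n^{v(J)}p^{e(J)}\ge n^\xi z$, for every $J\subsetneq\tilde K_t$ with an edge. So for large $n$ Lemma~\ref{lem:janson} reads: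
\begin{equation}\label{eq:janson}
A\text{ contains at least }\rho n^{v_t}\text{ copies of }\tilde K_t\ \Longrightarrow\ \Pr[R\cap A\text{ has no }\tilde K_t]\le e^{-c_1C^{e_t}z}.
\end{equation}
For $s=2$ the set of triples allowed to be blue was determined by $\mathbf U$. Now the blue edges form an unknown set without a member of $\mathcal G(\mathbf U)$, and we use containers to cover all such sets by few sets $D$ to which Lemma~\ref{lem:superG} applies.

\medskip\noindent\emph{Containers for the blue edges.} Fix a tuple $\mathbf U$. Let $\mathcal H$ be the $e_s$-uniform hypergraph with vertex set $X$ whose edges are the members of $\mathcal G=\mathcal G(\mathbf U)$, so that $\frac\rho2n^{v_s}\le e(\mathcal H)\le n^{v_s}$, and let $\tau=n^{-\alpha}$. By Lemma~\ref{lem:dens}(i), $\ell$ triples contained in a copy of $\tilde K_s$ span at least $3+\alpha(\ell-1)$ points of $[n]$. A copy containing them is found by choosing the remaining points and one of boundedly many copies on the resulting $v_s$-set, so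
\[
\Delta_\ell(\mathcal H)\le c_3n^{v_s-3-\alpha(\ell-1)}=c_3n^{v_s-3}\tau^{\ell-1}\le\frac{c_3}\rho\,\tau^{\ell-1}\frac{e(\mathcal H)}{|X|}
\]
with $c_3=c_3(s)$; the last step uses $|X|\le n^3/6$. Let $\mathcal F=\{A\subseteq X:e(\mathcal H[A])\ge\frac\rho4e(\mathcal H)\}$. For $A\in\mathcal F$ we have $\frac{\rho^2}8n^{v_s}\le e(\mathcal H[A])\le|A|\Delta_1(\mathcal H)\le c_3|A|n^{v_s-3}$, so $|A|\ge\frac{\rho^2}{8c_3}|X|$. Theorem~\ref{thm:cont} applies with $\varepsilon=\min\{\frac\rho4,\frac{\rho^2}{8c_3}\}$ and gives $\mathcal S,\psi,\sigma$ and a constant $C_0\ge1$ that depends only on $t,s,\mu$. For $S\in\mathcal S$ put $D_S=S\cup\psi(S)$. Then $|S|\le C_0\tau|X|\le C_0z$. A member of $\mathcal G$ inside $D_S$ lies in $\psi(S)\notin\mathcal F$ or meets $S$, so there are at most $\frac\rho4n^{v_s}+C_0c_3n^{v_s-\alpha}<\frac\rho2n^{v_s}$ of them. By Lemma~\ref{lem:superG}, the set $A=X\setminus D_S$ satisfies the hypothesis of \eqref{eq:janson}.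

If $\mathbf U$ is bad and $I$ is the set of blue edges, then $S=\sigma(I)\subseteq R$, and $R\setminus D_S$ is red and therefore has no $\tilde K_t$. The direct union bound over $S$ fails. The expected number of sets of $C_0z$ edges of $R$ is about $(n^3p/z)^{C_0z}$, and $n^3p/z=Cn^{\alpha-\theta}$ is a positive power of $n$, so the count $e^{\Theta(z\log n)}$ overwhelms \eqref{eq:janson}. The remedy is the observation behind the definition of $m_3(F_1,F_2)$: only edges in copies of $\tilde K_t$ need to be blue. There are only about $C^{e_t}z$ such copies, so we can describe a fingerprint by the copies through its edges. For this the copies should be edge-disjoint, and almost all of them are.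

\medskip\noindent\emph{Overlapping copies are rare.} As in \eqref{eq:pairs}, with $J=\tilde K_t$ omitted, the expected number of ordered pairs of distinct copies of $\tilde K_t$ in $R$ with a common edge is $O\bigl((C^{e_t}z)^2/(n^\xi z)\bigr)=O(zn^{-\xi})$. Let $\mathcal E$ be the event that there are at most $zn^{-\xi/2}$ such pairs. It does not depend on $\mathbf U$, and it holds whp by Markov's inequality. Call a copy of $\tilde K_t$ in $R$ \emph{isolated} if it shares no edge with another copy in $R$, and let $E_0$ be the set of edges of $R$ in non-isolated copies. On $\mathcal E$ we have $|E_0|\le m_0:=e_tzn^{-\xi/2}$.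

\medskip\noindent\emph{The union bound.} Suppose $\mathcal E$ holds and $\mathbf U$ is bad, and take a witnessing coloring. Recolor red every blue edge that lies in no $\tilde K_t$ of $R$. This creates no red $\tilde K_t$ and no blue edge. Let $I$ be the resulting set of blue edges. It is independent in $\mathcal H$; let $S=\sigma(I)\subseteq I$. Since $I\subseteq D_S$, the $3$-graph $R\setminus D_S$ is red and contains no $\tilde K_t$. Every $f\in S\setminus E_0$ lies in a copy of $\tilde K_t$ in $R$, and all such copies are isolated, so there is exactly one, say $T_f$. The family $\mathcal T=\{T_f:f\in S\setminus E_0\}$ consists of $m\le C_0z$ pairwise edge-disjoint copies, and $S=S_1\cup S_2$ with $S_1=S\setminus E_0\subseteq\bigcup\mathcal T$ and $|S_2|=|S\cap E_0|\le m_0$.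

For fixed $\mathcal T,S_1,S_2$ with $S=S_1\cup S_2\in\mathcal S$, Harris' inequality and \eqref{eq:janson} give
\[
\Pr\Bigl[\textstyle\bigcup\mathcal T\subseteq R\ \text{ and }\ R\setminus D_S\text{ has no }\tilde K_t\Bigr]\le p^{e_tm}e^{-c_1C^{e_t}z}.
\]
Assume $C^{e_t}\ge C_0$. For $1\le m\le C_0z$,
\[
\sum_{|\mathcal T|=m}p^{e_tm}\le\binom{n^{v_t}}mp^{e_tm}\le\Bigl(\frac{eC^{e_t}z}m\Bigr)^m\le\Bigl(\frac{eC^{e_t}}{C_0}\Bigr)^{C_0z},
\]
because $x\mapsto(ey/x)^x$ has logarithmic derivative $\log(y/x)\ge0$ for $x\le y=C^{e_t}z$; for $m=0$ the sum is $1$ and the bound also holds. There are at most $C_0z+1=e^{o(z)}$ values of $m$, at most $2^{e_tC_0z}$ choices for $S_1$ given $\mathcal T$, and at most $(n^3+1)^{m_0}=e^{o(z)}$ choices for $S_2$. Therefore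
\[
\Pr[\mathcal E\text{ holds and }\mathbf U\text{ is bad}]\le\exp\Bigl(z\Bigl[C_0\log\frac{eC^{e_t}}{C_0}+e_tC_0+o(1)-c_1C^{e_t}\Bigr]\Bigr),
\]
where the $o(1)$ term does not depend on $\mathbf U$. The constants $C_0$ and $c_1$ do not depend on $C$, and $c_1C^{e_t}$ grows faster than $C_0\log C^{e_t}$. So we can fix $C=C(t,s,\mu)$ such that the right-hand side is at most $e^{-z}$ for large $n$. Since $z\ge n^{3/2}$ and there are $e^{O(n\log n)}$ tuples, whp no tuple is bad. With Lemma~\ref{lem:sample} this proves Proposition~\ref{prop:robust}. \qed

\section{Proof of Theorem~\ref{thm:upper}}\label{sec:upper}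

Let $t\ge6$ and $s=\lceil t/3\rceil$. Then $s\ge3$ for $t\ge7$, while for $t=6$ we have $s=2$ and $1+\frac2t=\frac43$, so the bounds on $p$ in Theorem~\ref{thm:upper} are those of Proposition~\ref{prop:robust}. We may assume $d\le1$. Write $\eta(\mu)$ for the constant $\eta$ of Proposition~\ref{prop:robust} and define in turn
\[
\delta=\frac d{100},\quad\mu_1=\frac\delta2,\quad\eta_1=\eta(\mu_1),\quad\mu_2=\frac{\eta_1\mu_1}2,\quad\eta_2=\eta(\mu_2),\quad\mu_3=\eta_2\mu_2,\quad\eta_3=\eta(\mu_3).
\]
Let $C$ be the largest of the three constants that the proposition provides for $\mu_1,\mu_2,\mu_3$. Whp $R=R_n$ satisfies $P(\mu_i,\eta_i)$ for $i=1,2,3$. Fix such an outcome with $n$ large, put $H=H_n$, and suppose that some $2$-coloring of $H\cup R$ has no monochromatic $\tilde K_t$. Call a color that appears on at least half of $E(H)$ blue and the other red. The coloring of $R$ has no red $\tilde K_t$, so the three properties supply blue copies of $\tilde K_s$, and we shall build a blue $\tilde K_t$ from them.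

\medskip\noindent\emph{Step 1: a blue tripartite $3$-graph with large codegrees.} In a uniformly random tripartition each edge meets all three parts with probability $\frac29$. So there is a partition $[n]=V_1\cup V_2\cup V_3$ such that the set $B$ of blue edges of $H$ meeting all three parts has $|B|\ge\frac29\cdot\frac d2\binom n3=\frac d9\binom n3$. Let $B^*$ be the set of edges of $B$ each of whose three pairs lies in at least $\delta n$ edges of $B$. A pair that lies in fewer than $\delta n$ edges of $B$ excludes fewer than $\delta n$ edges, so
\[
|B^*|\ge\frac d9\binom n3-\delta n\binom n2=\Bigl(\frac1{54}-\frac1{200}-o(1)\Bigr)dn^3\ge\delta n^3=2\mu_1n^3 .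
\]
This is the only place where the density of $H$ is used.

\medskip\noindent\emph{Step 2: the first part.} For $(b,c)\in V_2\times V_3$ let $U_{bc}=\{a\in V_1:abc\in B^*\}$, and let $\Pi$ be the set of pairs with $|U_{bc}|\ge\mu_1n$. From $2\mu_1n^3\le\sum_{b,c}|U_{bc}|\le|\Pi|n+n^2\cdot\mu_1n$ we get $|\Pi|\ge\mu_1n^2$. By $P(\mu_1,\eta_1)$ applied to the family $(U_{bc})_{(b,c)\in\Pi}$ there is a blue $\tilde K_s$ in $R$, with vertex set $Q_1\subseteq V_1$, such that $\Pi_1=\{(b,c)\in\Pi:Q_1\subseteq U_{bc}\}$ has $|\Pi_1|\ge\eta_1\mu_1n^2=2\mu_2n^2$.

\medskip\noindent\emph{Step 3: the second part.} For $c\in V_3$ let $W_c=\{b\in V_2:(b,c)\in\Pi_1\}$, and let $\Gamma$ be the set of $c$ with $|W_c|\ge\mu_2n$. From $2\mu_2n^2\le\sum_c|W_c|\le|\Gamma|n+n\cdot\mu_2n$ we get $|\Gamma|\ge\mu_2n$. By $P(\mu_2,\eta_2)$ applied to $(W_c)_{c\in\Gamma}$ there is a blue $\tilde K_s$ in $R$, with vertex set $Q_2\subseteq V_2$, such that $Z=\{c\in\Gamma:Q_2\subseteq W_c\}$ has $|Z|\ge\eta_2\mu_2n=\mu_3n$.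

\medskip\noindent\emph{Step 4: the third part.} By $P(\mu_3,\eta_3)$ applied to the single set $Z$ there is a blue $\tilde K_s$ in $R$ with vertex set $Q_3\subseteq Z\subseteq V_3$.

\medskip\noindent\emph{Step 5: assembling the clique.} Let $a\in Q_1$, $b\in Q_2$, $c\in Q_3$. Since $c\in Z$ we have $b\in W_c$, so $(b,c)\in\Pi_1$, so $a\in U_{bc}$, that is, $abc\in B^*$. Hence every pair with vertices in two different sets $Q_i$ lies in at least $\delta n$ edges of $B$, all blue. Choose $t\le3s$ vertices from the cores of the three blue copies. A pair of chosen vertices in the same $Q_i$ is covered by an edge of the copy on $Q_i$; the expansion vertices of these edges are distinct, are not core vertices, and lie in the disjoint sets $Q_i$. Cover the remaining pairs, fewer than $t^2$ in number, one at a time by edges of $B$ whose third vertices are distinct and lie outside $Q_1\cup Q_2\cup Q_3$. This is possible since $\delta n>3v_s+t^2$. The chosen edges form a blue $\tilde K_t$, a contradiction. \qed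

\section{Minimal Ramsey hypergraphs have negative $\lambda$}\label{sec:minimal}

In this section and the next, $t\ge7$, $s=\lceil t/3\rceil\ge3$, and $\alpha,\theta,\lambda$ are as in \eqref{eq:lambda}. Theorem~\ref{thm:lower} reduces to a statement about the random $3$-graph alone.

\begin{proposition}\label{prop:zero}
There is $c=c(t)>0$ such that for $p\le cn^{-\theta}$, whp $R\sim\mathbb H(n,p)$ satisfies $R\not\to(\tilde K_t,\tilde K_s)$.
\end{proposition}

\begin{proof}[Proof of Theorem~\ref{thm:lower} from Proposition~\ref{prop:zero}]
Whp $R_n$ has a coloring $\chi$ with no red $\tilde K_t$ and no blue $\tilde K_s$. Color $H_n$ blue and $R_n\setminus H_n$ according to $\chi$. Red edges are red in $\chi$, so there is no red $\tilde K_t$. In a blue $\tilde K_t$, one of the three parts would contain $\lceil t/3\rceil=s$ core vertices. The edges covering the pairs of these vertices have two vertices in one part, so they are not in $H_n$ and are blue in $\chi$. They form a blue $\tilde K_s$ in $\chi$, which is impossible.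
\end{proof}

A red/blue coloring of a set of edges is \emph{valid} if it has no red $\tilde K_t$ and no blue $\tilde K_s$. A $3$-graph $F$ is \emph{minimal} if it has no valid coloring, every proper subset of $E(F)$ has one, and $F$ has no isolated vertices. Every $3$-graph $R$ with $R\to(\tilde K_t,\tilde K_s)$ contains a minimal one, so we must show that whp $R$ contains no minimal $3$-graph. The plan is a first-moment argument. At $p=cn^{-\theta}$ the expected number of copies of $F$ is at most $n^{\lambda(F)}$, and in Section~\ref{sec:explore} we grow a subhypergraph $F$ of a minimal $3$-graph in steps that never increase $\lambda$, until $\lambda(F)<0$ or $F$ is large. The growth starts at $\lambda(\tilde K_t)=3-\alpha>0$ and might exhaust the minimal $3$-graph after a few steps, before either goal is reached. Proposition~\ref{prop:negative} deals with this possibility.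

\begin{lemma}\label{lem:basic}
Let $F$ be minimal.
\begin{itemize}
\item[(i)] For every $f\in E(F)$ there are a copy $T_f$ of $\tilde K_t$ and a copy $L_f$ of $\tilde K_s$ in $F$ with $E(T_f)\cap E(L_f)=\{f\}$.
\item[(ii)] If $E(F)$ is partitioned into two nonempty sets, some copy of $\tilde K_t$ or $\tilde K_s$ in $F$ has edges in both.
\end{itemize}
\end{lemma}

\begin{proof}
(i) Take a valid coloring of $E(F)\setminus\{f\}$. Coloring $f$ red creates a red $\tilde K_t$ through $f$, and coloring $f$ blue creates a blue $\tilde K_s$ through $f$. Their other edges are red and blue respectively, so they share only $f$. (ii) Otherwise valid colorings of the two sets combine to a valid coloring of $F$.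
\end{proof}

\begin{proposition}\label{prop:negative}
If $F$ is minimal, then $\lambda(F)<0$.
\end{proposition}

For the proof we distribute the vertices among the edges. Let $\deg(x)$ be the degree of $x$ in $F$ and let $\mathrm{wt}(f)=\sum_{x\in f}1/\deg(x)$. As $F$ has no isolated vertices, $v(F)=\sum_f\mathrm{wt}(f)$, so
\[
\lambda(F)=\sum_{f\in E(F)}\mathrm{val}(f),\qquad\mathrm{val}(f)=\mathrm{wt}(f)-\theta .
\]
The sum is nonempty, since the empty set of edges has a valid coloring. By Lemma~\ref{lem:basic}(i), a vertex of $f$ that is a core vertex of $T_f$, of $L_f$, or of both has degree at least $t-1$, $s-1$, or $(t-1)+(s-1)-1=t+s-3$ respectively. The core pairs of $f$ in $T_f$ and in $L_f$ are two pairs inside a triple, so there are two cases: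
\begin{itemize}
\item[(A)] the pairs coincide, and $\mathrm{wt}(f)\le\frac2{t+s-3}+\frac1{\deg(w)}$, where $w$ is the third vertex of $f$;
\item[(B)] the pairs share exactly one vertex, and $\mathrm{wt}(f)\le\frac1{t+s-3}+\frac1{t-1}+\frac1{s-1}$.
\end{itemize}

\begin{proof}[Proof of Proposition~\ref{prop:negative} for $s\ge4$]
Here $t\ge10$. In case (B), $\mathrm{wt}(f)\le\frac1{11}+\frac19+\frac13<1<\theta$. In case (A), $\mathrm{wt}(f)\le1+\frac2{t+s-3}$, and by \eqref{eq:theta} this is less than $\theta$ if and only if $(t-2+\frac2{s+1})(t+s-3)>t(t-1)$. Writing $t+s-3=(t+1)+(s-4)$ and $(t-2)(t+1)=t(t-1)-2$, we get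
\begin{equation}\label{eq:diff}
\Bigl(t-2+\frac2{s+1}\Bigr)(t+s-3)-t(t-1)=(s-4)(t-2)-2+\frac{2(t+s-3)}{s+1}.
\end{equation}
For $s=4$ this equals $-2+\frac25(t+1)>0$, and for $s\ge5$ it exceeds $(t-2)-2>0$. So every edge has negative value.
\end{proof}

For $s=3$ the right-hand side of \eqref{eq:diff} is $-t/2$, and edges of positive value can occur. The conclusion of Lemma~\ref{lem:basic}(i) alone does not suffice in this case, as $F=\tilde K_{t+1}$ shows. For an edge $f$ with core pair $xy$ and a third core vertex $u$, the copy of $\tilde K_t$ with core avoiding $u$ and the copy of $\tilde K_3$ with core $\{x,y,u\}$ share only $f$. Yet every edge has value $1+\frac2t-\theta=\frac1{t(t-1)}>0$. This $F$ is excluded only because it has a valid coloring: make the edges covering two disjoint core pairs blue and all others red. The next argument turns this coloring into a local obstruction.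

\begin{proof}[Proof of Proposition~\ref{prop:negative} for $s=3$]
Now $7\le t\le9$, $t+s-3=t$ and $\theta-1=\frac{2t-3}{t(t-1)}$. Put
\[
\kappa=\frac1{2t(t-1)},\qquad h(x)=\frac1{\deg(x)}-\frac{\theta-1}2=\frac1{\deg(x)}-(2t-3)\kappa .
\]
Since $\frac1m-(2t-3)\kappa=\frac\kappa m\bigl(2t(t-1)-(2t-3)m\bigr)$, and the bracket equals $t$, $3-t$, $6-3t$ for $m=t,t+1,t+2$, we have
\begin{equation}\label{eq:h}
h(x)=\kappa\ \text{ if }\deg(x)=t,\qquad h(x)<0\ \text{ if }\deg(x)\ge t+1,\qquad h(x)<-\kappa\ \text{ if }\deg(x)\ge t+2 ,
\end{equation}
where the last bound uses $3t-6>t+2$.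

\medskip\noindent\emph{Thin and thick edges.} An edge is \emph{thin} if it has a vertex of degree $1$, and \emph{thick} otherwise. Core vertices of $\tilde K_t$ and $\tilde K_3$ have degree at least $2$. So a thin edge $f=\{x,y,w\}$ with $\deg(w)=1$ has core pair $\{x,y\}$ in every copy of $\tilde K_t$ or $\tilde K_3$ containing it. We call $x,y$ the \emph{ends} of $f$. Case (A) applies, so $\deg(x),\deg(y)\ge t$, and $\mathrm{val}(f)=h(x)+h(y)$. A thick edge has $\mathrm{wt}(f)\le\frac12+\frac1t+\frac1{t-1}$ in both cases (A) and (B), so
\begin{equation}\label{eq:thick}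
\mathrm{val}(f)\le\frac12+\frac{2t-1}{t(t-1)}-1-\frac{2t-3}{t(t-1)}=-\frac12+\frac2{t(t-1)}\le-\frac{19}{42}.
\end{equation}
By \eqref{eq:h}, the only positive contributions to $\lambda(F)$ come from ends of degree $t$, and each is $\kappa$. We want to charge them to nearby thick edges. A vertex of degree $t$ is \emph{anchored} if it lies in a thick edge and \emph{free} if all its edges are thin. Free vertices have no thick edge of their own, and here the absence of a valid coloring is used once more.

\medskip\noindent\emph{Claim 1. Let $x$ be free and let $Y$ be the set of other ends of the edges at $x$. Then $|Y|=t$, and every pair in $Y$ lies in at least two edges of $F$ that do not contain $x$.}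

Let $F_0$ be obtained from $F$ by deleting the edges at $x$, and let $\chi$ be a valid coloring of $F_0$. For $Z\subseteq Y$ extend $\chi$ by coloring an edge at $x$ blue if its other end is in $Z$ and red otherwise. There must be a red $\tilde K_t$ or a blue $\tilde K_3$, and it uses an edge at $x$. That edge is thin with end $x$, so $x$ is a core vertex of the copy. Every other core vertex $y$ forms with $x$ the core pair of an edge at $x$, so $y\in Y$; moreover $y\notin Z$ if the copy is red and $y\in Z$ if it is blue. The edges of the copy covering pairs of these other core vertices do not contain $x$. So one of the following holds: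
\begin{itemize}
\item[(r)] all pairs in some $(t-1)$-subset of $Y\setminus Z$ lie in red edges of $F_0$;
\item[(b)] some pair in $Z$ lies in a blue edge of $F_0$.
\end{itemize}
For $|Z|=1$ alternative (b) is impossible, so (r) holds and $|Y|-1\ge t-1$. With $|Y|\le\deg(x)=t$ this gives $|Y|=t$, and the $(t-1)$-subset in (r) is $Y\setminus Z$. Given a pair in $Y$, take for $Z$ one element of $Y$ outside the pair: the pair lies in a red edge of $F_0$. Then take for $Z$ the pair itself: (r) is impossible as $|Y\setminus Z|=t-2$, so the pair lies in a blue edge of $F_0$. This proves Claim~1.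

\medskip\noindent\emph{Claim 2. Let $x$ and $Y$ be as in Claim~1, and let $y\in Y$ have $\deg(y)\le t+1$. Then $y$ lies in a thick edge $g(x,y)$ with $\mathrm{val}(g(x,y))<-\frac47$.}

Among the edges at $y$ that avoid $x$, let $q_3$ be contained in $Y$ and let $q_2$ contain exactly one vertex of $Y\setminus\{y\}$. Counting pairs consisting of such an edge and a vertex of $Y\setminus\{y\}$ in it, Claim~1 gives $q_2+2q_3\ge2(t-1)$. One edge at $y$ contains $x$, so $q_2+q_3\le\deg(y)-1\le t$. Hence $q_3\ge t-2>0$, and there is an edge $g\subseteq Y$ through $y$. Its vertices are ends of thin edges and have degree at least $t$. So $g$ is thick and $\mathrm{val}(g)\le\frac3t-\theta<\frac37-1$. This proves Claim~2.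

\medskip\noindent\emph{Discharging.} Fix a thick edge $g(x)\ni x$ for every anchored vertex $x$. For every thin edge $f$ and every end $x$ of $f$ with $\deg(x)=t$, let $y$ be the other end and apply one of the following rules. A transfer lowers the value of $f$ by $\kappa$ and raises that of the receiving edge by $\kappa$, so the total $\lambda(F)$ is unchanged.
\begin{itemize}
\item[(R1)] If $x$ is anchored, transfer $\kappa$ from $f$ to $g(x)$.
\item[(R2)] If $x$ is free and $\deg(y)\le t+1$, transfer $\kappa$ from $f$ to $g(x,y)$.
\item[(R3)] If $x$ is free and $\deg(y)\ge t+2$, transfer nothing.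
\end{itemize}
Consider a thin edge afterwards. If (R3) applied to it, its value is $h(x)+h(y)<\kappa-\kappa=0$. Otherwise each end of degree $t$ contributes $\kappa-\kappa=0$ and each end of larger degree contributes a negative amount. So all thin edges end with value at most $0$.

Consider a thick edge $g$. Under (R1) it receives $\kappa$ from thin edges at its anchored vertices. Such a vertex has degree $t$ and lies in $g$, hence in at most $t-1$ thin edges, and $g$ receives at most $3(t-1)\kappa=\frac3{2t}\le\frac3{14}$. If $g$ receives nothing under (R2), then by \eqref{eq:thick} it ends with value at most $-\frac{19}{42}+\frac9{42}<0$. A transfer to $g$ under (R2) is determined by a vertex $y\in g$ with $\deg(y)\le t+1$ and a thin edge with end $y$. Such a $y$ lies in at most $t$ thin edges, so these transfers total at most $3t\kappa=\frac3{2(t-1)}\le\frac14$. If one occurs, $g$ started below $-\frac47$ by Claim~2 and ends below $-\frac{16}{28}+\frac6{28}+\frac7{28}<0$.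

So $\lambda(F)<0$ if $F$ has a thick edge. If it has none, (R1) and (R2) never apply, since each names a thick edge. Then every edge either has both ends of degree at least $t+1$ or falls under (R3), and its value is negative.
\end{proof}

\section{Exploring a minimal hypergraph}\label{sec:explore}

We prove Proposition~\ref{prop:zero}. The property $R\not\to(\tilde K_t,\tilde K_s)$ is decreasing, so let $p=cn^{-\theta}$, where $c\in(0,1]$ will be chosen at the end. By \eqref{eq:theta}, $q\theta$ is an integer for $q=(s+1)e_t$, so
\begin{equation}\label{eq:lattice}
\lambda(F)\in\tfrac1q\mathbb Z\quad\text{for every }3\text{-graph }F.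
\end{equation}
Suppose $R\to(\tilde K_t,\tilde K_s)$, let $R'\subseteq R$ be minimal, and fix for every $g\in E(R')$ a copy $T_g\subseteq R'$ of $\tilde K_t$ through $g$, as in Lemma~\ref{lem:basic}(i).

The basic step is suggested by the value of $\theta$. Attach to an edge $f$ of a $3$-graph $F$ a copy $L$ of $\tilde K_s$ that is otherwise new. This changes $\lambda$ by $(v_s-3)-\theta(e_s-1)=(\alpha-\theta)(e_s-1)>0$, which is the wrong sign. But each of the $e_s-1$ new edges $g$ comes with its copy $T_g$, and attaching an otherwise new $\tilde K_t$ to an edge changes $\lambda$ by $(3-\alpha)-(3-\theta)=\theta-\alpha$. The total change is $0$. We show that any overlap makes it negative.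

\subsection{The exploration}

Start with a copy $F=F_0$ of $\tilde K_t$ in $R'$. Keep the edges of $F$ in a list in order of addition, with ties broken by a fixed order of all triples, and keep a pointer, initially at the first edge. The edge under the pointer is the \emph{current edge} $f$. Repeat the following, making arbitrary choices where there are several options.
\begin{itemize}
\item \emph{$T$-move.} If some copy $T\subseteq R'$ of $\tilde K_t$ has an edge in $F$ and an edge not in $F$, replace $F$ by $F\cup T$.
\item \emph{$L$-move.} Otherwise, if some copy $L\subseteq R'$ of $\tilde K_s$ contains $f$ and has an edge not in $F$, put $N=E(L)\setminus E(F)$ and replace $F$ by $F\cup\bigcup_{g\in N}T_g$.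
\item \emph{Pass.} Otherwise advance the pointer to the next edge; if there is none, stop.
\end{itemize}
A \emph{move} is a $T$-move or an $L$-move. If the process stops, then $F=R'$. Indeed, no copy of $\tilde K_t$ has edges both inside and outside $F$, as no $T$-move is possible. Every edge of $F$ has been passed, and at that time all copies of $\tilde K_s$ through it were contained in $F$. So Lemma~\ref{lem:basic}(ii) forces $E(F)=E(R')$.

\begin{lemma}\label{lem:moves}
A $T$-move decreases $\lambda(F)$. An $L$-move does not increase $\lambda(F)$, and if it leaves $\lambda(F)$ unchanged, then it adds exactly $b=(e_s-1)e_t$ edges and $a=\theta b$ vertices, and every new edge is contained in the union of $f$ and the set of new vertices.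
\end{lemma}

\begin{proof}
For a $T$-move let $J=(V(T)\cap V(F),E(T)\cap E(F))$. This is a proper subhypergraph of $T$ with an edge, so $\lambda(F\cup T)-\lambda(F)=\lambda(T)-\lambda(J)<0$ by Lemma~\ref{lem:dens}(ii).

Consider an $L$-move from $F$ to $F'$. For $g\in N$ the copy $T_g$ has the edge $g$ outside $F$, and no $T$-move is possible, so $T_g$ shares no edge with $F$; this is why $T$-moves have priority. The copies $T_g$ may share edges with each other. Join $g,g'\in N$ if $T_g$ and $T_{g'}$ share an edge, let $N_1,\dots,N_h$ be the components of this graph on $N$, and let $F_i=\bigcup_{g\in N_i}T_g$. Then $F,F_1,\dots,F_h$ are pairwise edge-disjoint with union $F'\supseteq L$. Let $J=(V(L)\cap V(F),E(L)\cap E(F))$, which contains $f$, and let $V(N_i)$ be the set of vertices in edges of $N_i$ and $v(N_i)=|V(N_i)|$. We use four inequalities.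

First, $\lambda(F_i)\le3-\alpha$, with equality if and only if $F_i$ is a single copy of $\tilde K_t$. Build $F_i$ copy by copy, each sharing an edge with the union of the previous ones. A copy that is not already contained in the union decreases $\lambda$, by the computation for a $T$-move.

Second, $v(N_i)\ge3+\alpha(|N_i|-1)$ by Lemma~\ref{lem:dens}(i), with equality if and only if $|N_i|=1$, since $f\notin N_i$ excludes $N_i=E(L)$.

Third, $v_s-v(J)\le\alpha(e_s-1)-\alpha(e(J)-1)=\alpha|N|$ by Lemma~\ref{lem:dens}(i), with equality if and only if $J$ is the edge $f$ on its three vertices, since $N\ne\emptyset$ excludes $J=L$.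

Fourth, for $u\in V(F')$ let $m(u)\ge1$ be the number of sets among $V(F),V(F_1),\dots,V(F_h)$ that contain $u$. For $u\in V(L)$ it is at least the number of sets among $V(J),V(N_1),\dots,V(N_h)$ that contain $u$. Hence
\begin{equation}\label{eq:overlap}
v(F)+\sum_iv(F_i)-v(F')=\sum_{u\in V(F')}(m(u)-1)\ge\sum_{u\in V(L)}(m(u)-1)\ge v(J)+\sum_iv(N_i)-v_s ,
\end{equation}
and equality forces $m(u)=1$ for all $u\in V(F')\setminus V(L)$.

Since $e(F')=e(F)+\sum_ie(F_i)$, the four inequalities give
\[
\lambda(F')-\lambda(F)\le\sum_i\bigl(\lambda(F_i)-v(N_i)\bigr)+v_s-v(J)\le-\alpha\sum_i|N_i|+\alpha|N|=0 .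
\]
Suppose equality holds. Then $V(L)\cap V(F)=f$, $|N|=e_s-1$, and the $F_i$ are the $e_s-1$ pairwise edge-disjoint copies $T_g$, so $b=(e_s-1)e_t$ edges are added, and $a=\theta b$ because $\lambda$ is unchanged. A vertex $u\in V(T_g)\cap V(F)$ has $m(u)\ge2$, so $u\in V(L)\cap V(F)=f$. Thus the new edges meet $V(F)$ only in vertices of $f$.
\end{proof}

An $L$-move that leaves $\lambda$ unchanged is \emph{generic}; all other moves are \emph{degenerate}. By \eqref{eq:lattice} a degenerate move decreases $\lambda$ by at least $1/q$. Put $K=e_sv_t$. Then $F_0$ has at most $K$ vertices and edges, and each move adds at most $K$ vertices and at most $K$ edges.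

Abort the exploration as soon as $2q$ degenerate moves or $\lceil\log n\rceil$ moves have been made. Let $F$ be the final $3$-graph, $\ell\le\lceil\log n\rceil$ the number of moves and $r\le2q$ the number of degenerate ones. Recall that $\lambda(F_0)=3-\alpha<2$. One of the following holds:
\begin{itemize}
\item[(I)] $\lambda(F)\le-1/q$;
\item[(II)] $\ell=\lceil\log n\rceil$ and $\lambda(F)\le2$.
\end{itemize}
Indeed, if $r=2q$ then $\lambda(F)\le\lambda(F_0)-2<0$; if the process stops by itself then $F=R'$ and $\lambda(F)<0$ by Proposition~\ref{prop:negative}; in both cases (I) follows from \eqref{eq:lattice}. Otherwise (II) holds.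

\subsection{Counting explorations}

We bound the expected number of ways in which an exploration can run inside $R$. In outcome (I) we gain a negative power of $n$ from $\lambda(F)$. In outcome (II) we gain a factor $c$ from each of about $\log n$ generic moves, which beats $n^2$ only if a generic move can be specified at the cost of a constant factor, apart from naming its new vertices. Choosing the edge $f$ freely among the up to $K\log n$ edges of $F$ would cost a factor of order $\log n$ per move. The pointer avoids this, because it determines $f$.

A \emph{record} consists of a word $\omega$ over the alphabet $\{\mathrm G,\mathrm D,\mathrm P\}$ (generic, degenerate, pass) with $\ell$ letters in $\{\mathrm G,\mathrm D\}$ and at most $K(\ell+1)$ letters $\mathrm P$, and a chain $F_0\subseteq F_1\subseteq\dots\subseteq F_\ell$ of $3$-graphs without isolated vertices, with vertices in $[n]$, such that: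
\begin{itemize}
\item $F_0$ is a copy of $\tilde K_t$, and $F_i$ has $a_i\le K$ more vertices and $b_i\le K$ more edges than $F_{i-1}$;
\item if the $i$th letter of $\omega$ in $\{\mathrm G,\mathrm D\}$ is $\mathrm G$ and is preceded by $j$ letters $\mathrm P$, then $(a_i,b_i)=(a,b)$ as in Lemma~\ref{lem:moves}, and the new edges are contained in the union of the new vertices and the $(j+1)$st edge in the list of $F_{i-1}$.
\end{itemize}
An exploration in $R'\subseteq R$ yields a record with $F_\ell=F\subseteq R$; the bound on the number of passes holds because each edge is passed at most once and $e(F)\le K(\ell+1)$. So the probability that an exploration with a record in a given class occurs is at most $\sum p^{e(F_\ell)}$, the sum over the records in the class.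

Fix $\ell\le\lceil\log n\rceil$, $r\le2q$ and a real number $\Lambda$, and consider records with $\ell$ moves, $r$ letters $\mathrm D$ and $\lambda(F_\ell)\le\Lambda$. The word has length at most $(K+1)(\ell+1)$; padding it with a fourth letter shows that there are at most $4^{(K+1)(\ell+1)}$ words. There are at most $(K+1)^{2r}$ choices for the pairs $(a_i,b_i)$ of the degenerate moves. These choices fix $v(F_\ell)=v_t+\sum_ia_i$ and $e(F_\ell)=e_t+\sum_ib_i$. Let $K_1=2^{\binom{4K}3}$, which bounds the number of $3$-graphs on a given set of at most $4K$ vertices. There are at most $n^{v_t}$ choices for $F_0$. Given $F_0,\dots,F_{i-1}$ and $\omega$, a generic move has at most $K_1n^{a_i}$ options: choose the new vertices, then the new edges on these and the three vertices of the current edge. A degenerate move has at most $K_1(K(\ell+1)+1)^{3K}n^{a_i}$ options: choose the new vertices, the at most $3K$ old vertices in new edges among the at most $K(\ell+1)$ vertices of $F_{i-1}$, and then the new edges. The powers of $n$ multiply to $n^{v(F_\ell)}$. Finally $p^{e(F_\ell)}=c^{e(F_\ell)}n^{-\theta e(F_\ell)}$, and $c^{e(F_\ell)}\le c^{\ell-r}$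 since $c\le1$ and each generic move adds an edge. Altogether these records contribute at most
\[
4^{(K+1)(\ell+1)}(K+1)^{2r}K_1^{\ell}\,(K(\ell+1)+1)^{3Kr}\,c^{\ell-r}n^\Lambda\le(\log n)^{O(1)}(K_2c)^{\ell-r}n^\Lambda,
\]
where $K_2=4^{K+1}K_1$ and the implied constant depends only on $t$, because $r\le2q$.

Choose $c=e^{-4}/K_2$. Summing over the $O(\log n)$ pairs $(\ell,r)$, outcome (I) has probability at most $(\log n)^{O(1)}n^{-1/q}$. In outcome (II) we have $\ell-r\ge\log n-2q$, so $(K_2c)^{\ell-r}\le e^{8q}n^{-4}$, and the probability is at most $(\log n)^{O(1)}n^{-4+2}$. Both bounds tend to $0$, so whp $R$ contains no minimal $3$-graph. This proves Proposition~\ref{prop:zero}, and with it Theorem~\ref{thm:lower}. \qed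

\section{The cases $t=6$ and $t=4$}\label{sec:small}

For $t\in\{4,6\}$ we have $\lceil t/3\rceil=2$, and Lemma~\ref{lem:dens} does not apply to $s=2$. Since $m_3(\tilde K_2)=\frac13$, the density $m_3(\tilde K_t,\tilde K_2)$ is the maximum of $e(J)/v(J)$ over $J\subseteq\tilde K_t$ with an edge. A subhypergraph with $e$ edges on $j$ core vertices has $e(J)/v(J)\le\frac e{j+e}\le\frac{j-1}{j+1}$, so $m_3(\tilde K_t,\tilde K_2)=e_t/v_t=\frac{t-1}{t+1}$.

\begin{remark}\label{rem:six}
Let $t=6$ and $0<d\le\frac29$. Section~\ref{sec:idea} shows that the complete balanced tripartite $3$-graph $H_n$ satisfies $\Pr[H_n\cup R_n\to(\tilde K_6)_2]\to0$ for $p=o(n^{-7/5})$. With Theorem~\ref{thm:upper}(b), the threshold for $d$-dense sequences lies between $n^{-7/5}$ and $n^{-4/3}\log n$, strictly below $n^{-1/M}=n^{-13/10}$. The lower end equals $n^{-1/m_3(\tilde K_6,\tilde K_2)}$. We do not determine the threshold.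
\end{remark}

\begin{remark}\label{rem:four}
The case $t=4$ is not part of the conjecture. Here $M=m_3(\tilde K_4,\tilde K_2)=\frac35$, and the upper bound quoted in the introduction needs a slight modification. Let $C>0$ be any constant and $p=Cn^{-5/3}$. There are at most $n^{10}$ copies of $\tilde K_4$ on $[n]$, each with six edges, so Harris' inequality gives
\[
\Pr[R_n\text{ contains no }\tilde K_4]\ge(1-p^6)^{n^{10}}\longrightarrow e^{-C^6}>0 .
\]
On this event, color the complete balanced tripartite $3$-graph $H_n$ blue and all other edges red. Neither $H_n$ nor $R_n$ contains $\tilde K_4$, so $H_n\cup R_n\not\to(\tilde K_4)_2$, and $\Pr[H_n\cup R_n\to(\tilde K_4)_2]$ does not tend to $1$.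
\end{remark}

\begin{thebibliography}{9}

\bibitem{BMS}
Balogh, Morris and Samotij, \emph{Independent sets in hypergraphs}, J. Amer. Math. Soc. \textbf{28} (2015).

\bibitem{JLR}
Janson, \L uczak and Ruci\'nski, \emph{Random Graphs}.

\bibitem{RP}
\emph{Ramsey properties of randomly perturbed hypergraphs},
\texttt{http://aminer.cn/pub/\allowbreak 65484c09939a5f4082af6165/\allowbreak ramsey-properties-of-\allowbreak randomly-perturbed-\allowbreak hypergraphs}.

\end{thebibliography}
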